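# A Banach space and its bidual, each complemented in the other, that are not isomorphic

Throughout, $\mathbb K$ is $\mathbb R$ or $\mathbb C$, operators are bounded and linear, $\cong$ means "isomorphic as Banach spaces", and a space is regarded as a subspace of its bidual in the canonical way. $[\,\cdot\,]$ denotes closed linear span, and $L(X)$ the operators on $X$. Vectors in $c_{00}$ are finitely supported scalar sequences $x=(x_i)_{i\ge1}$ with unit vectors $e_i$. The coordinate functionals are $e_i^*$, and $\|x\|_{\ell_1}=\sum|x_i|$. "Interval" means an interval of $\mathbb N$, possibly empty, possibly infinite. For an interval $E$, $Ex$ is the restriction of $x$ to $E$, and $P_n$ is restriction to $[1,n]$. For a finite interval $I$ let $\chi_I=\sum_{i\in I}e_i^*$, so $\chi_I(x)=\sum_{i\in I}x_i$. Put $s(x)=\sum_i x_i$. The same words are used for finitely supported functionals $f=\sum f_ie_i^*$. We write $x<y$ if $\max\operatorname{supp}x<\min\operatorname{supp}y$; zero elements are allowed anywhere in such a chain. "Successive" means $x_1<x_2<\cdots$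 pairwise. Finally $\operatorname{ran}x$ is the smallest interval containing $\operatorname{supp}x$, with $\operatorname{ran}0=\emptyset$.

## 1. A James-type space, computed by hand

On $c_{00}$ put
$$\|x\|_J=\sup\Big(\sum_{l\le d}|\chi_{I_l}(x)|^2\Big)^{1/2},\qquad d\ge1,\ I_1<\dots<I_d\ \text{finite intervals},$$
and let $J$ be the completion. Signs matter here. The vector $e_1+\dots+e_N$ has norm at least $N$ (one interval), hence exactly $N$, since $\|e_i\|_J=1$. The alternating sum $\sum_{r\le N}(e_{2r-1}-e_{2r})$ turns out to have norm at most $2\sqrt N$. Four facts can be read off.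

(J1) If $E_1<\dots<E_d$ are intervals, then $\sum_l\|E_lx\|_J^2\le\|x\|_J^2$. The intervals that test $E_lx$ may be intersected with $E_l$; then put the $d$ families side by side. In particular restrictions to intervals have norm at most $1$, and $(e_i)$ is a basis of $J$.

(J2) If $v_1<\dots<v_N$ and all $s(v_k)=0$, then $\|\sum v_k\|_J^2\le2\sum\|v_k\|_J^2$. Fix $I_1<\dots<I_d$. If $\operatorname{ran}v_k\subset I_l$ then $\chi_{I_l}(v_k)=s(v_k)=0$, and if $\operatorname{ran}v_k\cap I_l=\emptyset$ the value is $0$ too. So only those $k$ contribute to $I_l$ whose range meets both $I_l$ and its complement; such a range contains two neighboring integers on the two sides of an endpoint of $I_l$, so there are at most two such $k$. Since $|a+b|^2\le2|a|^2+2|b|^2$,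
$$\sum_l\Big|\chi_{I_l}\Big(\sum_kv_k\Big)\Big|^2\le2\sum_k\sum_l|\chi_{I_l}(v_k)|^2\le2\sum_k\|v_k\|_J^2 .$$
With $\|e_{2r-1}-e_{2r}\|_J=\sqrt2$ this gives the bound $2\sqrt N$ announced above.

(J3) $|s(x)|\le\|x\|_J$, so $s\in J^*$.

(J4) The shift $Re_i=e_{i+1}$ is an isometry of $J$ onto $[e_i]_{i\ge2}$, because it moves intervals to intervals. Hence $J=[e_1]\oplus RJ\cong J\oplus\mathbb K$.

Now compute the bidual. The argument will be needed a second time, so it is stated for any norm that behaves in this way.

**Lemma 1.** Let $Z$ be the completion of $c_{00}$ in a norm for which $\|e_i\|=1$, restrictions to intervals have norm at most $1$, and $s$ is bounded. Assume: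

(α) if $\sup_n\|\sum_{i\le n}a_ie_i\|<\infty$, then $\sum a_ie_i$ converges;

(β) there are no $x^*\in Z^*$, $\theta>0$ and infinite sequence $v_1<v_2<\cdots$ of finitely supported vectors in $\ker s$ with $\|v_k\|\le1$ and $\operatorname{Re}x^*(v_k)\ge\theta$ for all $k$.

Let $Z_*=[e_i^*]\subset Z^*$. Then $Z^*=Z_*\oplus\mathbb Ks$ and $Z^{**}=Z\oplus Z_*^\perp$ with $\dim Z_*^\perp=1$. Moreover, every bounded sequence $(x_n)$ in $\ker s$ with $\min\operatorname{supp}x_n\to\infty$ is weakly null.

*Proof.* For $g\in\operatorname{span}\{e_l^*\}$ and $i$ large, $\|s-g\|\ge|(s-g)(e_i)|=1$, so $s\notin Z_*$. Suppose some $x^*\in Z^*$ has distance $d>0$ from the closed subspace $Z_*+\mathbb Ks$. Put $Z_n=[e_i]_{i>n}$. For each $n$ and each $c\in\mathbb K$ the functional $(x^*-cs)\circ P_n$ lies in $Z_*$, so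
$$\|(x^*-cs)|_{Z_n}\|=\|(x^*-cs)\circ(I-P_n)\|\ge d .$$
By Hahn–Banach, the norm of $x^*$ on $\ker s\cap Z_n$ equals the distance of $x^*|_{Z_n}$ from the line $\mathbb Ks|_{Z_n}$, so it is at least $d$. Finitely supported vectors are dense in $\ker s\cap Z_n$: replace $v$ by $P_Nv-s(P_Nv)e_{N+1}$ with $N\ge n$ large, and note $s(P_Nv)\to s(v)=0$. So for every $n$ there is a finitely supported $v\in\ker s\cap Z_n$ with $\|v\|\le1$ and $\operatorname{Re}x^*(v)\ge d/2$. Choosing such vectors one after another contradicts (β) with $\theta=d/2$. Hence $Z^*=Z_*\oplus\mathbb Ks$.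

Let $\xi\in Z^{**}$ and $a_i=\xi(e_i^*)$. Since $P_n^*x^*=\sum_{i\le n}x^*(e_i)e_i^*$, we have $P_n^{**}\xi=\sum_{i\le n}a_ie_i$, of norm at most $\|\xi\|$. By (α) the series $x=\sum a_ie_i$ converges, and $\xi-x$ vanishes on all $e_i^*$, so $\xi-x\in Z_*^\perp$. Clearly $Z\cap Z_*^\perp=\{0\}$, and $Z_*^\perp\cong(Z^*/Z_*)^*$ is one-dimensional.

For the last statement write $x^*=g+cs$ with $g\in Z_*$. Then $x^*(x_n)=g(x_n)\to0$, because $g$ is a norm limit of functionals in $\operatorname{span}\{e_i^*\}$ and $(x_n)$ is bounded. $\square$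

For $J$ both hypotheses hold. If the partial sums are bounded by $B$ and the series diverges, there are $\delta>0$ and finite intervals $E_1<E_2<\cdots$ with $\|\sum_{i\in E_l}a_ie_i\|_J\ge\delta$, and (J1) gives $B^2\ge N\delta^2$ for all $N$; this proves (α). If $v_k$ were as in (β), then (J2) would give $N\theta\le\operatorname{Re}x^*(v_1+\dots+v_N)\le\|x^*\|\sqrt{2N}$ for all $N$. So
$$J^{**}\cong J\oplus\mathbb K\cong J .$$
The canonical embedding misses one dimension, and the shift by one coordinate puts it back.

Suppose now that in a space with $X^{**}\cong X\oplus\mathbb K$ only a shift by two coordinates were available, giving $X\cong X\oplus\mathbb K^2$. Then $X$ sits complemented in $X^{**}\cong X\oplus\mathbb K$, which sits complemented in $X\oplus\mathbb K^2\cong X$. Each space is a complemented subspace of the other, but no isomorphism is in sight.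

## 2. Mutually complemented biduals and the Fredholm index

A subspace $Z$ of a Banach space $W$ is *complemented* if it is closed and there is a bounded linear projection of $W$ onto $Z$; then $W\cong Z\oplus Y$ with $Y$ the kernel of the projection. The Schroeder–Bernstein problem for Banach spaces has a negative answer in general: W. T. Gowers (1996) constructed non-isomorphic Banach spaces $X$ and $Y$, each isomorphic to a complemented subspace of the other. Our problem is the case $Y=X^{**}$:

*If $X$ and $X^{**}$ are isomorphic to complemented subspaces of one another, are they isomorphic?*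

For reflexive $X$ this is trivial. For $X=c_0$ the hypothesis fails, since $X^{**}=\ell_\infty$ is not separable and so does not embed in $c_0$. For $J$ the hypothesis and the conclusion both hold. There is also a soft positive case.

**Proposition 2.** If $X$ and $X^{**}$ are isomorphic to complemented subspaces of each other and $X\cong X\oplus X$, then $X\cong X^{**}$.

*Proof.* Also $X^{**}\cong X^{**}\oplus X^{**}$. Write $X\cong X^{**}\oplus Q$ and $X^{**}\cong X\oplus P$. Then $X\cong X^{**}\oplus X^{**}\oplus Q\cong X^{**}\oplus X$, and $X^{**}\cong X\oplus X\oplus P\cong X\oplus X^{**}$. $\square$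

So a counterexample must not be isomorphic to its square. The example of Section 1 suggests working with $\dim X^{**}/X<\infty$, where the question is about adding finitely many dimensions. These are counted by Fredholm operators.

Recall that $T$ is *Fredholm* if its range is closed, $\dim\ker T<\infty$ and $\operatorname{codim}\operatorname{ran}T<\infty$; then $\operatorname{ind}T=\dim\ker T-\operatorname{codim}\operatorname{ran}T$. It is *upper semi-Fredholm* if its range is closed and $\dim\ker T<\infty$; then $\operatorname{ind}T\in\mathbb Z\cup\{-\infty\}$. On $J$ the shift $R$ has index $-1$. We use these textbook facts (see for example Lindenstrauss–Tzafriri, *Classical Banach Spaces I*, §2.c; Kato, *Perturbation Theory for Linear Operators*, Ch. IV).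

* (F1) Products of Fredholm operators are Fredholm, and indices add.
* (F2) Adding a finite-rank operator preserves the Fredholm property and the index.
* (F3) The upper semi-Fredholm operators form an open set on which the index is locally constant.
* (F4) Every Fredholm $T$ has a Fredholm inverse modulo finite-rank operators, which has index $-\operatorname{ind}T$. The adjoint $T^*$ is Fredholm with index $-\operatorname{ind}T$.
* (F5) An operator whose range has finite codimension has closed range.

By (F1) and (F4) the indices of Fredholm operators on $X$ form a subgroup $g\mathbb Z$ of $\mathbb Z$, $g\ge0$. An isomorphism $\Phi:X\oplus\mathbb K^u\to X\oplus\mathbb K^v$ *compresses* to the operator $X\hookrightarrow X\oplus\mathbb K^u\xrightarrow{\Phi}X\oplus\mathbb K^v\to X$, which is Fredholm of index $-u+0+v=v-u$.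

**Proposition 3.** Let $X$ be any Banach space with $\dim X^{**}/X=d<\infty$, let $g\mathbb Z$ be its group of Fredholm indices, and let $X^{(k)}$ be the $k$-th dual. Then $X^{(2a)}\cong X^{(2b)}$ if and only if $g\mid d(a-b)$. If $g\ge1$, then $X$ and $X^{**}$ are always complemented in each other (up to isomorphism), and $X\cong X^{**}$ if and only if $g\mid d$.

*Proof.* $X^{**}\cong X\oplus\mathbb K^d$, and inductively $X^{(2a)}\cong X\oplus\mathbb K^{da}$. If $X\oplus\mathbb K^u\cong X\oplus\mathbb K^v$, compression gives $u-v\in g\mathbb Z$.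

Conversely let $u-v\in g\mathbb Z$, say $u\ge v$, and let $T$ be Fredholm of index $u-v$. Write $X=\ker T\oplus X_1=TX\oplus F$, so $X_1\cong TX$ and
$$X\oplus F\cong\ker T\oplus X_1\oplus F\cong\ker T\oplus TX\oplus F\cong X\oplus\ker T .$$
Two distinct closed hyperplanes $H_1,H_2$ of one space are both isomorphic to $(H_1\cap H_2)\oplus\mathbb K$, so one-dimensional summands may be cancelled. Cancelling $\dim F$ of them gives $X\cong X\oplus\mathbb K^{u-v}$, hence $X\oplus\mathbb K^v\cong X\oplus\mathbb K^u$. Taking $u=da$ and $v=db$, or the reverse, proves the first claim.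

If $g\ge1$, then $X\cong X\oplus\mathbb K^{gN}$ for all $N$. With $gN\ge d$ this shows that $X^{**}\cong X\oplus\mathbb K^d$ is isomorphic to a complemented subspace of $X$. The converse inclusion is clear, and the last claim is the case $a=1$, $b=0$. $\square$

So we want $d=1$ and $g=2$. Here is what will be proved.

**Main Theorem.** For every integer $p\ge1$ there is a Banach space $X$ over $\mathbb K$ with a Schauder basis such that

(a) $\dim X^{**}/X=1$, hence $X^{**}\cong X\oplus\mathbb K$;

(b) $X\cong X\oplus\mathbb K^p$;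

(c) every Fredholm operator on $X$ has index in $p\mathbb Z$.

**Corollary (answer to the problem).** The answer is no: there is a separable Banach space $X$ (over $\mathbb R$, and also over $\mathbb C$), quasi-reflexive of order one (that is, $\dim X^{**}/X=1$), such that $X$ and $X^{**}$ are isomorphic to complemented subspaces of each other but $X\not\cong X^{**}$.

*Proof from the Main Theorem.* Take $p=2$. By (a), $X$ is complemented in $X^{**}$, and $X^{**}\cong X\oplus\mathbb K$ is isomorphic to a complemented subspace of $X\oplus\mathbb K^2\cong X$. If $X\cong X^{**}$, there would be an isomorphism $X\to X\oplus\mathbb K$; followed by the projection $X\oplus\mathbb K\to X$, which has index $1$, it would be a Fredholm operator on $X$ of index $1\notin2\mathbb Z$, against (c). $\square$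

## 3. A copy of $\ell_2$ inside $J$ produces index one

The obvious attempt is to start from $J$ and change the norm so that the two-step shift survives and the one-step shift does not. It fails for the following reason.

**Lemma 4.** If a Banach space $X$ has a complemented subspace $Z$ with $Z\cong Z\oplus\mathbb K$, then $X\cong X\oplus\mathbb K$, and $X$ has a Fredholm operator of index $1$. The space $J$ has a complemented subspace isomorphic to $\ell_2$.

*Proof.* If $X\cong Z\oplus Y$, then $X\oplus\mathbb K\cong Z\oplus\mathbb K\oplus Y\cong Z\oplus Y\cong X$; compose an isomorphism $X\to X\oplus\mathbb K$ with the projection to $X$. In $J$ let $u_i=e_{2i-1}-e_{2i}$, so $s(u_i)=0$ and $\|u_i\|_J=\sqrt2$. By (J1) and (J2),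
$$\Big(2\sum|c_i|^2\Big)^{1/2}\le\Big\|\sum c_iu_i\Big\|_J\le2\Big(\sum|c_i|^2\Big)^{1/2},$$
so $[u_i]\cong\ell_2$. The map $x\mapsto\sum_ix_{2i-1}u_i$ fixes each $u_i$, and its norm is at most $2$, since $(\sum|x_{2i-1}|^2)^{1/2}\le\|x\|_J$ (test with singletons). $\square$

The set of Fredholm indices does not change under renorming. So no equivalent norm on $J$, however it treats the one-step shift, removes the index $1$. The estimates (J1) and (J2) that made the bidual easy are the ones that produce $\ell_2$. For (c) we must control all operators on $X$, not one. The target is that every operator agrees, as far as Fredholm indices can see, with a combination of powers of the $p$-fold shift. A combination of powers of the $p$-fold shift has index in $p\mathbb Z$ whenever it is Fredholm, as we shall check.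

The space will be of Gowers–Maurey type. Its norm keeps the interval functionals $\chi_I$ of $J$, replaces the $\ell_2$-sums by averages $\frac1{m_i}\sum_{l\le n_i}f_l$ with rapidly growing parameters, and adds coded "special" averages that punish unwanted operators. The difficulty is a tension. Since the $p$-fold shift must be bounded, all shifted copies of the special functionals go into the norm too, and they can test vectors we would like to be small. Section 8 shows how this is overcome.

## 4. A norm with shift-invariant special functionals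

Fix $p\ge1$. Let $m_j=2^{r_j}$ for $j\ge1$, with integers $r_j\ge1$ and $m_{j+1}\ge m_j^2$. Put $n_0=1$ and choose increasing integers with
$$n_j\ge m_j^2(3n_{j-1})^{2r_j+1}\qquad(j\ge1).\tag{1}$$
For example $m_1=2$ forces $n_1\ge4\cdot3^3=108$.

**Shifts.** Let $Se_i=e_{i+p}$; $Le_i=e_{i-p}$ if $i>p$ and $Le_i=0$ if $i\le p$; $S^{-k}:=L^k$ for $k\ge1$. So $LS=I$ and $SL=I-P_p$. For $f$ finitely supported and $k\in\mathbb Z$ put
$$f^{[k]}=f\circ S^{-k}=\sum_{i+pk\ge1}f_ie^*_{i+pk} .$$
Coordinates pushed below $1$ are lost. With $p=2$ and $f=e_1^*+e_4^*$ we get $f^{[-1]}=e_2^*$ and $(f^{[-1]})^{[1]}=e_4^*$, which is $f$ restricted to $[3,\infty)$. In general $(f^{[k]})^{[l]}$ is the restriction of $f^{[k+l]}$ to an interval, and $(Ef)^{[l]}$ is the restriction of $f^{[l]}$ to an interval.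

**Coding.** Let $Q$ be the countable set of finitely supported functionals with coordinates in $\mathbb Q$ (in $\mathbb Q+i\mathbb Q$ if $\mathbb K=\mathbb C$). Let $\Omega_1,\Omega_2$ be disjoint infinite sets of positive even integers. Enumerate the nonempty finite sequences in $Q\times\mathbb N$ and choose values one after another to get an injective map $\sigma$ from them into $\Omega_2$ with
$$\sigma((f_1,N_1),\dots,(f_r,N_r))\ge N_r .$$

**Norming set.** A *rational absolutely convex combination* is $\sum\lambda_if_i$ with $\lambda_i\in\mathbb Q$ (resp. $\mathbb Q+i\mathbb Q$) and $\sum|\lambda_i|\le1$. $D_0$ is the set of rational absolutely convex combinations of the $\chi_I$, $I$ a finite interval. Given $D_n$, the set $D_{n+1}$ consists of the rational absolutely convex combinations of elements of $D_n$ and of functionals of two types: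

* (D1) $f=\frac1{m_i}\sum_{l\le d}f_l$ with $i$ even, $d\le n_i$, and $f_1<\dots<f_d$ in $D_n$;
* (D2) $f=\frac1{m_i}E\big(\sum_{l\le n_i}f_l\big)^{[k]}$ with $i$ odd, $E$ an interval, $k\in\mathbb Z$, and $(f_l)_{l\le n_i}$ an $i$-special sequence.

Here $(f_l)_{l\le n_i}$ is *$i$-special* if $f_1<\dots<f_{n_i}$ and there are $w_1<\dots<w_{n_i}$ and $N_l\in\mathbb N$ such that each $f_l\in D_n$ is of type (D1) with index $w_l$ and pieces in $D_n$, $w_1\in\Omega_1$, $m_{w_1}\ge n_i^2$, and
$$w_{l+1}=\sigma((f_1,N_1),\dots,(f_l,N_l))\qquad(l<n_i).$$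
Put $D=\bigcup_nD_n$. We say that $f$ *has weight $i$* if it can be written as in (D1) or (D2) with this $i$ for some $n$. A functional may have several weights; this does no harm.

For example, $\frac1{m_2}(\chi_{[1,3]}+\chi_{[5,9]})$ has weight $2$. An $i$-special sequence may start as follows. Pick $w_1\in\Omega_1$ with $m_{w_1}\ge n_i^2$, let $f_1=\frac1{m_{w_1}}e_1^*$, pick a label $N_1>w_1$, let $w_2=\sigma((f_1,N_1))\ge N_1>w_1$ and $f_2=\frac1{m_{w_2}}e_2^*$. The index of each member encodes all earlier members. The labels only serve to push the next index up.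

**Closure properties.** *Each $D_n$ is closed under restriction to intervals and under $f\mapsto f^{[k]}$; both operations preserve "weight $i$". A functional of weight $i$ is $\frac1{m_i}\sum_{l\le d}f_l$ with $d\le n_i$ and successive $f_l$ in some $D_n$. Finally $\|f\|_\infty\le1$ for $f\in D$, and $\|f\|_\infty\le1/m_i$ if $f$ has weight $i$.*

*Proof.* Restrictions and shifts of $\chi_I$ are again of the form $\chi_{I'}$, and both operations are linear, so $D_0$ is closed. Suppose $D_n$ is closed. For $f$ as in (D1), apply the operation to each piece. For $f$ as in (D2), the rules for $(f^{[k]})^{[l]}$ and $(Ef)^{[l]}$ show that the result is $\frac1{m_i}E'(\sum f_l)^{[k']}$ with the same special sequence. So $D_{n+1}$ is closed, and weights are preserved. In case (D2) the pieces are $Ef_l^{[k]}\in D_n$. The sup-norm bounds follow by induction, since pieces are successive: each coordinate of $f$ is $\frac1{m_i}$ times a coordinate of one piece. $\square$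

Let $\|x\|=\sup_{f\in D}|f(x)|$ on $c_{00}$, and let $X$ be the completion. As a first test, $\|e_{2r-1}-e_{2r}\|=1$: each $\chi_I$ takes a value in $\{0,\pm1\}$ on this vector, a functional of weight $i$ has coordinates of modulus at most $1/m_i\le\frac12$ and so takes a value of modulus at most $1$, and $e_{2r-1}^*\in D$ gives the value $1$.

**Properties (P1)–(P5).**

(P1) $\|e_i\|=1$, and restrictions to intervals have norm at most $1$ because $D$ is closed under them. So $(e_i)$ is a bimonotone basis of $X$.

(P2) $\|S\|\le1$ and $\|L\|\le1$, since $f\circ S^{-k}=f^{[k]}\in D$ for $f\in D$, $k\in\mathbb Z$. As $LS=I$, $S$ is an isometry onto $[e_i]_{i>p}$. Hence $X=[e_1,\dots,e_p]\oplus SX\cong X\oplus\mathbb K^p$, which is part (b) of the Main Theorem. The operator $S$ is Fredholm of index $-p$, and $L$ is Fredholm of index $p$.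

(P3) $s\in X^*$ and $\|s\|\le1$, since $\chi_{[1,N]}\in D$.

(P4) $D$ is weak$^*$ dense in $B_{X^*}$. It is closed under rational absolutely convex combinations, so its weak$^*$ closure is absolutely convex; it is norming, so the bipolar theorem applies.

(P5) If $i$ is even, $d\le n_i$, $E_1<\dots<E_d$ are intervals and $x\in c_{00}$, then $\|x\|\ge\frac1{m_i}\sum_{l\le d}\|E_lx\|$. In particular $\|\sum_{l\le d}u_l\|\ge\frac1{m_i}\sum\|u_l\|$ for finitely supported $u_1<\dots<u_d$. To see this, let $\eta>0$ and choose $f_l\in D$ with $|f_l(E_lx)|\ge\|E_lx\|-\eta$. After multiplying by a rational scalar of modulus at most $1$ we may assume $\operatorname{Re}f_l(E_lx)\ge\|E_lx\|-2\eta$. The $E_lf_l$ lie in a common $D_n$, so $f=\frac1{m_i}\sum E_lf_l\in D$ and $\operatorname{Re}f(x)\ge\frac1{m_i}\sum(\|E_lx\|-2\eta)$. Let $\eta\to0$.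

## 5. Averages of $n_{j_0}$ unit vectors against tree functionals

The norm is an iterated supremum, and we need upper bounds for it. The plan is to compare suitable vectors $x_k$ of $X$ with unit vectors $e_k$, and functionals in $D$ with a simpler positive family $W$. This section does the counting for $W$.

**Definition.** $W$ is the smallest set of functionals that contains all $e_k^*$ and contains $\frac1{m_i}\sum_{l\le d}h_l$ (said to have *weight $i$*) whenever $i\ge1$, $1\le d\le3n_i$ and $h_1<\dots<h_d$ are in $W$. For fixed $j_0$, $W^{(j_0)}$ is defined in the same way without the operation $i=j_0$.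

For instance $\frac1{m_1}\big(e_1^*+\frac1{m_2}(e_2^*+e_5^*)\big)\in W$ has weight $1$. All coefficients lie in $[0,1]$, and in $[0,1/m_i]$ for weight $i$.

**Lemma 5.** Let $a=\frac1{n_{j_0}}\sum_{k\in K}e_k$ with $|K|=n_{j_0}$.

(i) $h(a)\le2/m_{j_0}$ for $h\in W$.
(ii) If $h\in W$ has weight $i<j_0$, then $h(a)\le\frac2{m_im_{j_0}}$.
(iii) If $h\in W$ has weight $i$, then $h(a)\le1/m_i$.
(iv) $h(a)\le2/m_{j_0}^2$ for $h\in W^{(j_0)}$.

*Proof.* (iii) is clear, since all coefficients are at most $1/m_i$. For the rest we count large coefficients.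

*Claim.* For $h\in W$ and $1\le\rho\le r_{j_0}$, $\#\{k:h(e_k)>2^{-\rho}\}\le(3n_{j_0-1})^{\rho-1}$.

Use induction on the construction of $h$. For $h=e_k^*$ the set has at most one element. For weight $i\ge j_0$ it is empty, since coefficients are at most $1/m_{j_0}=2^{-r_{j_0}}$. For weight $i<j_0$ and $\rho=1$ it is empty, since coefficients are at most $\frac12$. For weight $i<j_0$ and $\rho\ge2$, $h(e_k)>2^{-\rho}$ forces $h_l(e_k)>m_i2^{-\rho}\ge2^{-(\rho-1)}$ for some $l$. This gives at most $3n_i(3n_{j_0-1})^{\rho-2}\le(3n_{j_0-1})^{\rho-1}$ indices, as $i\le j_0-1$.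

(i) Take $\rho=r_{j_0}$. Coefficients exceeding $1/m_{j_0}$ are at most $1$, and there are at most $(3n_{j_0-1})^{r_{j_0}}$ of them, so by (1) $h(a)\le\frac1{m_{j_0}}+\frac{(3n_{j_0-1})^{r_{j_0}}}{n_{j_0}}\le\frac2{m_{j_0}}$.

(ii) Write $h=\frac1{m_i}\sum h_l$. The functional $\sum h_l$ has coefficients at most $1$, and at most $3n_i(3n_{j_0-1})^{r_{j_0}-1}\le(3n_{j_0-1})^{r_{j_0}}$ of them exceed $1/m_{j_0}$. As before $\sum_lh_l(a)\le2/m_{j_0}$.

(iv) For $h\in W^{(j_0)}$ the claim holds for all $1\le\rho\le2r_{j_0}$ with the same proof, because weight $i>j_0$ now means coefficients at most $1/m_{j_0+1}\le1/m_{j_0}^2=2^{-2r_{j_0}}$. Taking $\rho=2r_{j_0}$ gives $h(a)\le\frac1{m_{j_0}^2}+\frac{(3n_{j_0-1})^{2r_{j_0}}}{n_{j_0}}\le\frac2{m_{j_0}^2}$. $\square$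

The gap between (i) and (iv) is the source of every contradiction below: if functionals of weight $j_0$ are harmless, the average is smaller by an extra factor $1/m_{j_0}$.

## 6. Rapidly increasing sequences and the basic inequality

**Definition.** Let $C\ge1$. A finite or infinite sequence of nonzero finitely supported vectors $x_1<x_2<\cdots$ is a *$C$-RIS* if there are $j_1<j_2<\cdots$ (its indices) with

* (R1) $\|x_k\|\le C$ and $s(x_k)=0$;
* (R2) $|f(x_k)|\le C/m_i$ for every $f\in D$ of weight $i<j_k$;
* (R3) $\|x_k\|_{\ell_1}\le2^{-k}m_{j_{k+1}}$ whenever $x_{k+1}$ exists.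

Functionals of small weight see $x_k$ poorly by (R2), and those of weight at least $j_{k+1}$ see it poorly by (R3). So a functional of given weight sees at most one $x_k$ fully. Here is an example, justified by Lemma 8 below: let $x_k$ be the average of $n_k$ consecutive differences $e_{2r-1}-e_{2r}$, the $x_k$ successive, with $j_k=k$. Then $\|x_k\|_{\ell_1}=2$ and $m_{k+1}\ge2^{2^k}\ge2^{k+1}$, so (R3) holds, and $(x_k)$ is a $2$-RIS.

**Definition.** For a finite interval $A$ of indices, $G_A$ is the set of all $u+h$ with $u\in\{0\}\cup\{e_k^*:k\in A\}$, $h\in\{0\}\cup W$, $\operatorname{supp}h\subset A$ and $u<h$. $G_A^{(j_0)}$ is the same with $W^{(j_0)}$ in place of $W$; $G_\emptyset=\{0\}$.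

For $A=\{1,2,3\}$, $e_1^*+\frac1{m_1}(e_2^*+e_3^*)$ is in $G_A$. The term $u$ is there for the one vector that may be seen fully.

**Lemma 6 (basic inequality).** Let $(x_k)$ be a $C$-RIS, $A$ a finite interval of its index set, $(a_k)$ scalars, $|a|=(|a_k|)$.

(i) For all $f\in D$, $|f(\sum_{k\in A}a_kx_k)|\le2C\sup_{g\in G_A}g(|a|)$. If $f$ has weight $i$, the supremum may be restricted to those $g=u+h$ with $h=0$ or $h$ of weight $i$.

(ii) Suppose that $|f(\sum_{k\in A}x_k)|\le C$ for every finite interval $A$ of indices and every $f\in D$ of weight $j_0$. Then for all $f\in D$ and all $A$, $|f(\sum_{k\in A}x_k)|\le2C\sup_{g\in G_A^{(j_0)}}g(1_A)$.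

*Proof of (i).* We use induction on $n$ with $f\in D_n$, for all $A$ simultaneously; $A=\emptyset$ is trivial. The inequality passes to absolutely convex combinations, so only $\chi_I$ and the functionals with a weight need to be treated.

**Step 1: the functionals $\chi_I$.** As in (J2), only those $k$ contribute for which $\operatorname{ran}x_k$ meets both $I$ and its complement, since $s(x_k)=0$; there are at most two. Each contributes at most $C|a_k|$. So $|\chi_I(\sum_Aa_kx_k)|\le2C\max_A|a_k|$, which is $2Ce_k^*(|a|)$ for some $k\in A$.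

From now on let $f=\frac1{m_i}\sum_{l\le d}f_l$ have weight $i$, with successive pieces in $D_n$.

**Step 2: the vectors of index at most $i$ are absorbed into $u$.** Let $k_0=\max\{k:j_k\le i\}$, $k_0=0$ if there is none. If $k<k_0$, then $i\ge j_{k+1}$, so (R3) and $\|f\|_\infty\le1/m_i$ give $|f(x_k)|\le\|x_k\|_{\ell_1}/m_i\le2^{-k}$. Thus the indices $k\le k_0$ in $A$ contribute at most $(1+C)\max_{k\in A,k\le k_0}|a_k|\le2Cu(|a|)$, where $u=e_{k'}^*$ for some $k'\in A$, $k'\le k_0$ (or $u=0$ if there are no such indices).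

**Step 3: the vectors split by two pieces of $f$ are few.** For $k>k_0$ we have $i<j_k$. Let $B$ be the set of $k\in A$, $k>k_0$, such that $\operatorname{ran}x_k$ meets $\operatorname{ran}f_l$ for at least two $l$. For $k\in B$ let $l(k)$ be the least such $l$ and $l'>l(k)$ another one. If $k'\in B$ and $k'>k$, then
$$\min\operatorname{ran}x_{k'}>\max\operatorname{ran}x_k\ge\min\operatorname{ran}f_{l'}>\max\operatorname{ran}f_{l(k)},$$
so $l(k')>l(k)$. As $l(k)<d$, we get $|B|\le d-1$. Each $k\in B$ contributes at most $|a_k|C/m_i$ by (R2).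

**Step 4: the other vectors are handed to single pieces.** Let $A_l$ be the set of those $k\in A$, $k>k_0$, for which $\operatorname{ran}x_k$ meets $\operatorname{ran}f_l$ and no other $\operatorname{ran}f_{l'}$. If $k_1<k<k_2$ with $k_1,k_2\in A_l$, then $\operatorname{ran}x_k\subset\operatorname{ran}f_l$, and $\operatorname{ran}x_k\ne\emptyset$ because $x_k\neq0$, so $k\in A_l$. Hence $A_l$ is an interval. Moreover $f(\sum_{A_l}a_kx_k)=\frac1{m_i}f_l(\sum_{A_l}a_kx_k)$, and by the induction hypothesis $|f_l(\sum_{A_l}a_kx_k)|\le2C\sup_{g_l\in G_{A_l}}g_l(|a|)$. Indices $k>k_0$ in no $A_l$ and not in $B$ contribute $0$.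

**Step 5: assembly.** The indices $k>k_0$ contribute at most
$$2C\sup\frac1{m_i}\Big[\sum_{k\in B}e_k^*+\sum_l(u_l+h_l)\Big](|a|),\qquad u_l+h_l\in G_{A_l}.$$
The $A_l$ are pairwise disjoint intervals, and $B$ is disjoint from all of them. So of any two of the sets $A_l$ and $\{k\}$ ($k\in B$), one lies entirely to the left of the other. Within $A_l$ we have $u_l<h_l$. So the functionals $e_k^*$ ($k\in B$), $u_l$, $h_l$ are, in suitable order, at most $(d-1)+2d\le3n_i$ successive elements of $W\cup\{0\}$, supported in $A\cap(k_0,\infty)$. After discarding zeros, $\frac1{m_i}[\cdots]$ is $0$ or an element $h\in W$ of weight $i$, and $u<h$. Adding the contribution of Step 2 proves (i) with its refinement.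

*Proof of (ii).* Repeat the induction with all $a_k=1$. If $f$ is presented with weight $j_0$ and $A\ne\emptyset$, use the hypothesis instead of Steps 2–5: $|f(\sum_Ax_k)|\le C\le2Ce_k^*(1_A)$ for any $k\in A$. So the operation $j_0$ of $W$ is never used. $\square$

**Corollary 7.** Let $(x_k)_{k\le n_{j_0}}$ be a $C$-RIS and $x=\frac1{n_{j_0}}\sum x_k$. Then $\|x\|\le6C/m_{j_0}$; $|f(x)|\le\frac{6C}{m_im_{j_0}}$ for $f$ of weight $i<j_0$; and $|f(x)|\le2C\big(\frac1{n_{j_0}}+\frac1{m_i}\big)$ for $f$ of weight $i$. Under the hypothesis of Lemma 6(ii), $\|x\|\le6C/m_{j_0}^2$.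

*Proof.* Take $a_k=1/n_{j_0}$ in Lemma 6, so that $|a|$ is the vector $a$ of Lemma 5 with $K=\{1,\dots,n_{j_0}\}$, and $u(|a|)\le1/n_{j_0}\le1/m_{j_0}^2$. The four bounds are $2C$ times, respectively, $\frac1{m_{j_0}^2}+\frac2{m_{j_0}}$; $\frac1{m_{j_0}^2}+\frac2{m_im_{j_0}}\le\frac3{m_im_{j_0}}$ since $m_i\le m_{j_0}$; $\frac1{n_{j_0}}+\frac1{m_i}$; and $\frac1{m_{j_0}^2}+\frac2{m_{j_0}^2}$. $\square$

## 7. Averages, and the bidual of $X$

RIS are produced from long averages.

**Definition.** An *$N$-average* is a nonzero vector $x=\frac1N\sum_{r\le N}u_r$ with finitely supported $u_1<\dots<u_N$, $\|u_r\|\le1$ and $s(x)=0$.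

By the test computation in Section 4, $\frac1N\sum_{r\le N}(e_{2r-1}-e_{2r})$ is an $N$-average. Every $N$-average has norm at most $1$.

**Lemma 8.** (i) If $x$ is an $N$-average and $f\in D$ has weight $i$ with $n_i\le N$, then $|f(x)|\le2/m_i$.

(ii) An $N$-average $x_1$ with $N\ge n_{j_1}$ is a $2$-RIS of length one with index $j_1$. If $x_1<\dots<x_l$ is a $2$-RIS of averages with indices $j_1<\dots<j_l$, if $j_{l+1}>j_l$ satisfies $m_{j_{l+1}}\ge2^l\|x_l\|_{\ell_1}$, and if $x_{l+1}>x_l$ is an $N$-average with $N\ge n_{j_{l+1}}$, then $x_1,\dots,x_{l+1}$ is a $2$-RIS with indices $j_1<\dots<j_{l+1}$.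

(iii) If $(z_i)$ is a sequence of nonzero finitely supported successive vectors in $\ker s$ and $N\ge1$, there is an $N$-average $x\in\operatorname{span}(z_i)$ with $\frac12\le\|x\|\le1$.

*Proof.* (i) Write $f=\frac1{m_i}\sum_{l\le d}f_l$ with $d\le n_i\le N$. If $(r,l)$ and $(r',l')$ are pairs with $\operatorname{ran}u_r\cap\operatorname{ran}f_l\ne\emptyset$, $\operatorname{ran}u_{r'}\cap\operatorname{ran}f_{l'}\neq\emptyset$ and $r<r'$, then $l\le l'$. So different such pairs have different sums $r+l\in\{2,\dots,N+d\}$, and there are at most $N+d$ of them. Since $|f_l(u_r)|\le1$, we get $|f(x)|\le\frac{N+d}{m_iN}\le\frac2{m_i}$.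

(ii) For the new vector, (R1) is clear, and (R2) follows from (i), since $i<j_{l+1}$ implies $n_i\le n_{j_{l+1}}\le N$. (R3) for $x_l$ is the condition on $j_{l+1}$.

(iii) It suffices to find successive normalized $u_1<\dots<u_N$ in the span with $\|\sum u_r\|\ge N/2$; then $x=\frac1N\sum u_r$ works. Suppose there are none. We claim that $\|\sum_{r\le N}v_r\|\le\frac N2\max\|v_r\|$ for all nonzero successive $v_1<\dots<v_N$ in the span. We may assume $\max\|v_r\|=1$. Put $\hat u_r=v_r/\|v_r\|$. The convex function $c\mapsto\|\sum c_r\hat u_r\|$ on $[-1,1]^N$ attains its maximum at a vertex $(\varepsilon_r)\in\{-1,1\}^N$. The vectors $\varepsilon_r\hat u_r$ are successive and normalized in the span, so this maximum is less than $N/2$. Take $c_r=\|v_r\|$.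

Grouping $N^\rho$ vectors into $N$ consecutive groups of $N^{\rho-1}$ and iterating the claim, $\big\|\sum_{i\le N^\rho}z_i/\|z_i\|\big\|\le(N/2)^\rho$ for all $\rho\ge1$. Choose $j$ even with $3n_{j-1}\ge N$, and $\rho=r_j+1$. Then $N^\rho\le(3n_{j-1})^{r_j+1}\le n_j$ by (1), and (P5) gives $N^\rho/m_j\le(N/2)^\rho$. So $2^{r_j+1}=2^\rho\le m_j=2^{r_j}$, a contradiction. $\square$

Write $X_*=[e_i^*]\subset X^*$.

**Lemma 9.** $X^*=X_*\oplus\mathbb Ks$ and $X^{**}=X\oplus X_*^\perp$ with $\dim X_*^\perp=1$. So $X^{**}\cong X\oplus\mathbb K$, which is part (a). Every bounded sequence $(x_n)$ in $\ker s$ with $\min\operatorname{supp}x_n\to\infty$ is weakly null.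

*Proof.* By (P1) and (P3) we only need (α) and (β) of Lemma 1.

(α) Let $\sup_n\|\sum_{i\le n}a_ie_i\|=B<\infty$ and suppose the series diverges. There are $\delta>0$ and finite intervals $E_1<E_2<\cdots$ with $\|\sum_{i\in E_l}a_ie_i\|\ge\delta$. For every even $j$, (P5) applied to a long partial sum gives $B\ge n_j\delta/m_j\ge m_j\delta$, a contradiction.

(β) Suppose $v_1<v_2<\cdots$ are finitely supported in $\ker s$ with $\|v_k\|\le1$ and $\operatorname{Re}x^*(v_k)\ge\theta>0$. The vectors $\frac1N\sum_{r\le N}v_{k_r}$ with $k_1<\dots<k_N$ are $N$-averages with $\operatorname{Re}x^*\ge\theta$, so in particular nonzero. By Lemma 8(ii), for each $j_0$ there is a $2$-RIS $(x_k)_{k\le n_{j_0}}$ of such averages. By Corollary 7, $\theta\le\operatorname{Re}x^*\big(\frac1{n_{j_0}}\sum x_k\big)\le12\|x^*\|/m_{j_0}$ for all $j_0$, a contradiction. $\square$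

## 8. Every operator is close to a Laurent polynomial in $S$ on long averages

Let $\mathcal A=\operatorname{span}\{S^k:k\in\mathbb Z\}\subset L(X)$. Let $\mathcal R$ be the set of sequences $(x_n)$ such that $x_n$ is an $N_n$-average, $N_n\to\infty$ and $\min\operatorname{supp}x_n\to\infty$. By Lemma 9 such sequences are weakly null; subsequences of members of $\mathcal R$ are in $\mathcal R$.

**Proposition 10.** For every $T\in L(X)$ and $\varepsilon>0$ there is $U\in\mathcal A$ such that $\limsup_n\|(T-U)x_n\|\le\varepsilon$ for all $(x_n)\in\mathcal R$.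

Before the proof, here is the mechanism and the place where the naive version of it breaks. Suppose $T$ is far from $\mathcal A$. We would like vectors $y_r$ and functionals $y_r^*\in D$, $r\le n=n_{i_0}$, with $(y_r^*)$ special, $\operatorname{Re}y_r^*(Ty_r)\ge\varepsilon/4$, and $\sum y_r$ small. The special functional $F=\frac1{m_{i_0}}\sum y_r^*$ makes $\|T\sum y_r\|$ at least of order $n/m_{i_0}$. If, on the other hand, no functional of weight $i_0$ sees the sums $\sum_{r\in A}y_r$, then Corollary 7 gives $\|\sum y_r\|\lesssim n/m_{i_0}^2$, and $T$ is unbounded as $i_0\to\infty$.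

The dangerous functionals of weight $i_0$ are the shifted copies $F^{[k]}$, which see $\sum_r y_r^*(S^{-k}y_r)$. So we need $y_r^*(S^ky_r)$ to be small for all relevant $k$ at once while $y_r^*(Ty_r)$ is not small. If we only take $(x_n)$ and functionals $\psi_n$ that norm $(T-U)x_n$ for one $U=\sum b_kS^k$, we learn that $\psi_n(Tx_n)-\sum b_k\psi_n(S^kx_n)$ is large, and nothing prevents the individual numbers $\psi_n(S^kx_n)$ from being large. But we know this for every choice of $b$, and a minimax argument converts "for each $b$ a pair" into "one convex combination of pairs good for all $b$", which makes all the $S^k$-values small. A convex combination of pairs is not a pair, so the building block $y_r$ will cycle through finitely many sequences of $\mathcal R$.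

We recall Sion's minimax theorem in the form needed: if $K$ is a compact convex set and $\mathcal C$ a convex set in real finite-dimensional spaces, and $\Phi:K\times\mathcal C\to\mathbb R$ is continuous and affine in each variable, then $\min_K\sup_{\mathcal C}\Phi=\sup_{\mathcal C}\min_K\Phi$.

*Proof of Proposition 10.* Suppose the statement fails for $T$ and $\varepsilon$; then $T\ne0$.

**Step 1: averaged pairs on which $T$ is visible and all small powers of $S$ are not.** *For every integer $M\ge1$ there are $\Theta\in\mathbb N$ and, for $1\le a\le\Theta$, sequences $(x_n^{(a)})_n\in\mathcal R$ and $\psi_n^{(a)}\in B_{X^*}$ such that the limits $\beta_a=\lim_n\psi_n^{(a)}(Tx_n^{(a)})$ and $\gamma_{a,k}=\lim_n\psi_n^{(a)}(S^kx_n^{(a)})$ ($|k|\le M$) exist, and $\beta=\frac1\Theta\sum_a\beta_a$, $\gamma_k=\frac1\Theta\sum_a\gamma_{a,k}$ satisfy*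
$$\operatorname{Re}\beta-M\max_{|k|\le M}|\gamma_k|\ge\varepsilon/2.\tag{2}$$

Let $\Gamma\subset\mathbb K^{2M+2}$ be the set of all $(\beta,(\gamma_k)_{|k|\le M})$ that arise as such limits from one sequence of $\mathcal R$ and functionals in $B_{X^*}$. Let $b=(b_k)_{|k|\le M}$ with $\sum|b_k|\le M$ and put $U=\sum b_kS^k$. By assumption there is $(x_n)\in\mathcal R$ with, after passing to a subsequence, $\|(T-U)x_n\|>\varepsilon$ for all $n$. Take $\psi_n\in B_{X^*}$ with $\psi_n((T-U)x_n)=\|(T-U)x_n\|$ and pass to a subsequence along which $\psi_n(Tx_n)$ and all $\psi_n(S^kx_n)$ converge. This gives $(\beta,\gamma)\in\Gamma$ with $\operatorname{Re}(\beta-\sum b_k\gamma_k)\ge\varepsilon$. The set of $b$'s is compact and convex, so by Sion's theorem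
$$\sup_{(\beta,\gamma)\in\operatorname{conv}\Gamma}\min_b\operatorname{Re}\Big(\beta-\sum b_k\gamma_k\Big)=\min_b\sup_{(\beta,\gamma)\in\operatorname{conv}\Gamma}\operatorname{Re}\Big(\beta-\sum b_k\gamma_k\Big)\ge\varepsilon .$$
The inner minimum on the left is $\varphi(\beta,\gamma):=\operatorname{Re}\beta-M\max_k|\gamma_k|$. So some finite convex combination $\sum t_ig_i$ of elements of $\Gamma$ has $\varphi(\sum t_ig_i)\ge\frac34\varepsilon$. As $\varphi$ is continuous, we may replace $(t_i)$ by close rational weights $\theta_i/\Theta$ with $\theta_i\in\mathbb N\cup\{0\}$, $\sum\theta_i=\Theta$, and keep $\varphi\ge\varepsilon/2$. Listing $g_i$ exactly $\theta_i$ times gives the claim.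

Note that $\operatorname{Re}\beta\ge\varepsilon/2$, $|\beta_a|\le\|T\|$ and $|\gamma_{a,k}|\le1$; by (2), $M|\gamma_k|\le\operatorname{Re}\beta\le\|T\|$, so
$$|\gamma_k|\le\|T\|/M\qquad(|k|\le M).\tag{3}$$

**Step 2: the dependent sequence.** Its purpose is to turn Step 1 into one special sequence $(y_r^*)$ and a matching RIS $(y_r)$. Fix an odd $i_0$ and write $m=m_{i_0}$, $n=n_{i_0}$. For $r=1,\dots,n$ we construct integers $M_r,N_r$, even $w_1<w_2<\cdots$, successive intervals $J_1<J_2<\cdots$, vectors $y_r$ and functionals $y_r^*\in D$, with $y_r,y_r^*$ supported in $J_r$. ($N_n$ is arbitrary.) Suppose everything with index less than $r$ is constructed, except $N_{r-1}$.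

*Choice of $M_r$.* Let $M_r\ge2^{r+1}(\|T\|+1)$ and, if $r>1$, also $M_r\ge\max J_{r-1}$ and $M_r\ge M_{r-1}$. Apply Step 1 with $M=M_r$ to get $\Theta=\Theta_r$, $x^{(a)}_\cdot,\psi^{(a)}_\cdot,\beta_a,\gamma_{a,k},\beta,\gamma_k$.

*Choice of $w_r$.* If $r=1$, choose $w_1\in\Omega_1$ large, with $m_{w_1}\ge n^2$. If $r>1$, choose $N_{r-1}$ large, with $N_{r-1}>w_{r-1}$ and $m_{N_{r-1}}\ge2^{r-1}\|y_{r-1}\|_{\ell_1}$, and let $w_r=\sigma((y_1^*,N_1),\dots,(y_{r-1}^*,N_{r-1}))\ge N_{r-1}$. "Large" means that
$$\frac{2\Theta_r(\|T\|+1)}{n_{w_r}}\le\min(2^{-r-2},\varepsilon/16).\tag{4}$$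
This is possible because $\Theta_r$ is already fixed.

*Choice of $\delta_r$.* Write $w=w_r$ and let $\delta=\delta_r>0$ be so small that
$$3\delta+n_w\delta\le\min(2^{-r-2},\varepsilon/16),\qquad n\,m_w\delta\le\varepsilon/8.\tag{5}$$

*Choice of $x_l,x_l^*$ for $l=1,\dots,n_w$.* Let $a_l\in\{1,\dots,\Theta\}$ with $a_l\equiv l\pmod\Theta$. Put $\kappa_0=\max J_{r-1}$ ($\kappa_0=0$ if $r=1$). Inductively let $x_l=x^{(a_l)}_{\nu_l}$ and $\psi=\psi^{(a_l)}_{\nu_l}$ with $\nu_l$ so large that:

* $x_1,\dots,x_l$ is a $2$-RIS (Lemma 8(ii)) and $\min\operatorname{supp}x_l>\kappa_{l-1}+pM_r$;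
* $\|P_{\kappa_{l-1}}Tx_l\|\le\delta$, which is possible since $(Tx^{(a_l)}_\nu)_\nu$ is weakly null and $P_{\kappa_{l-1}}$ has finite rank;
* $|\psi(Tx_l)-\beta_{a_l}|\le\frac\delta2$ and $|\psi(S^kx_l)-\gamma_{a_l,k}|\le\frac\delta2$ for $|k|\le M_r$.

Then choose $\kappa_l\ge\max\operatorname{supp}x_l+pM_r$ with $\|(I-P_{\kappa_l})Tx_l\|\le\delta$, and put $I_l=(\kappa_{l-1},\kappa_l]$. For $|k|\le M_r$ the vector $S^kx_l$ is supported in $I_l$. By (P4) there is $f\in D$ with $|(f-\psi)(I_lTx_l)|\le\frac\delta2$ and $|(f-\psi)(S^kx_l)|\le\frac\delta2$ for $|k|\le M_r$. Put $x_l^*=I_lf\in D$.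

*Definition of $y_r,y_r^*$.* Put
$$y_r=\frac{m_w}{n_w}\sum_{l\le n_w}x_l,\qquad y_r^*=\frac1{m_w}\sum_{l\le n_w}x_l^*,\qquad J_r=\bigcup_lI_l .$$
Then $y_r^*\in D$ is of type (D1) with index $w_r$, and $y_r,y_r^*$ are supported in the interval $J_r$.

**Step 3: estimates for the dependent sequence.** We collect what was gained. First, $x_l^*(Tx_l)=f(I_lTx_l)$ differs from $\psi(I_lTx_l)$ by at most $\frac\delta2$, this differs from $\psi(Tx_l)$ by at most $2\delta$, and that from $\beta_{a_l}$ by at most $\frac\delta2$. So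
$$|x_l^*(Tx_l)-\beta_{a_l}|\le3\delta,\qquad|x_l^*(S^kx_l)-\gamma_{a_l,k}|\le\delta\quad(|k|\le M_r).$$
For $l\ne l'$ the interval $I_l$ lies in $[1,\kappa_{l'-1}]$ or in $(\kappa_{l'},\infty)$. So $|x_l^*(Tx_{l'})|\le\|I_lTx_{l'}\|\le\delta$, and $x_l^*(S^kx_{l'})=0$ for $|k|\le M_r$. Each full cycle of $\Theta$ consecutive indices $l$ averages exactly to $\beta$ and $\gamma_k$, and fewer than $\Theta$ indices are left over. Hence $|\frac1{n_w}\sum_l\beta_{a_l}-\beta|\le2\Theta\|T\|/n_w$ and $|\frac1{n_w}\sum_l\gamma_{a_l,k}-\gamma_k|\le2\Theta/n_w$.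

Since $y_r^*(Ty_r)=\frac1{n_w}\sum_{l,l'}x_l^*(Tx_{l'})$, and the off-diagonal terms add up to at most $n_w\delta$ after division by $n_w$, (4) and (5) give
$$\operatorname{Re}y_r^*(Ty_r)\ge\tfrac\varepsilon2-\tfrac\varepsilon{16}-\tfrac\varepsilon{16}\ge\tfrac\varepsilon4.\tag{6}$$
Likewise $y_r^*(S^ky_r)=\frac1{n_w}\sum_lx_l^*(S^kx_l)$, so by (3), (4), (5)
$$|y_r^*(S^ky_r)|\le\tfrac{\|T\|}{M_r}+2^{-r-2}+2^{-r-2}\le2^{-r}\qquad(|k|\le M_r).\tag{7}$$
For $r\ne r'$, $J_r$ lies entirely to the left or entirely to the right of each interval $I_{l'}$ used at stage $r'$. So $\|J_rTx_{l'}\|\le\delta_{r'}$ for the vectors $x_{l'}$ of stage $r'$, and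
$$|y_r^*(Ty_{r'})|\le\|J_rTy_{r'}\|\le m_{w_{r'}}\delta_{r'}\le\varepsilon/(8n)\qquad(r\ne r').\tag{8}$$
Apply Corollary 7 with $C=2$ and $j_0=w_r$ to $y_r/m_{w_r}$, the average of a $2$-RIS of length $n_{w_r}$. As $n_{w_r}\ge m_{w_r}^2$, and $m_i\ge m_{w_r}^2$ for $i>w_r$,
$$\|y_r\|\le12;\quad|f(y_r)|\le\frac{12}{m_i}\ (f\text{ of weight }i<w_r);\quad|f(y_r)|\le\frac8{m_{w_r}}\ (f\text{ of weight }i>w_r).\tag{9}$$
Also $s(y_r)=0$, $y_r\ne0$ by (6), and $\|y_r\|_{\ell_1}\le2^{-r}m_{N_r}\le2^{-r}m_{w_{r+1}}$ for $r<n$. So $(y_r)_{r\le n}$ is a $12$-RIS with indices $j_r=w_r$, and by construction $(y_r^*)_{r\le n}$ is $i_0$-special.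

**Step 4: no functional of weight $i_0$ sees sums of the $y_r$.** *For every $f\in D$ of weight $i_0$ and every interval $A\subset\{1,\dots,n\}$, $|f(\sum_{r\in A}y_r)|\le61$.*

As $i_0$ is odd, $f=\frac1mE(\sum_{i\le n}g_i)^{[k]}$ with an $i_0$-special sequence $(g_i)$, with indices $v_1<\dots<v_n$ and labels $N_i'$. We first use the coding: *if $v_i=w_r$, then $i=r$ and $g_l=y_l^*$ for all $l<r$.* If one of $i,r$ equals $1$, the common value lies in $\Omega_1$, while all later indices lie in $\Omega_2$, so both equal $1$. Otherwise $\sigma((g_1,N_1'),\dots,(g_{i-1},N'_{i-1}))=\sigma((y_1^*,N_1),\dots,(y^*_{r-1},N_{r-1}))$, and injectivity of $\sigma$ gives the claim.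

Let $t$ be the largest $r$ with $v_r=w_r$, $t=0$ if there is none. Then $g_r=y_r^*$ for $r<t$, and every pair $(i,r)$ other than $(t,t)$ and the pairs $(r,r)$ with $r<t$ has $v_i\ne w_r$. We bound $\sum|Eg_i^{[k]}(y_r)|$ over all pairs.

* Pairs other than $(t,t)$ and $(r,r)$, $r<t$. The functional $Eg_i^{[k]}$ has weight $v_i\ne w_r$, so (9) and $m_{v_i},m_{w_r}\ge n^2$ give $|Eg_i^{[k]}(y_r)|\le12/n^2$. There are at most $n^2$ such pairs, so the total is at most $12$.
* The pair $(t,t)$ contributes at most $\|y_t\|\le12$.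
* Pairs $(r,r)$, $r<t$, for which $\operatorname{ran}y_r$ meets both $E$ and its complement: there are at most two, and they contribute at most $24$.
* The remaining pairs $(r,r)$, $r<t$, contribute $0$ or $|(y_r^*)^{[k]}(y_r)|=|y_r^*(S^{-k}y_r)|$. If $|k|\le M_r$ this is at most $2^{-r}$ by (7); such terms add up to at most $1$. Since $(M_r)$ is nondecreasing, the indices with $M_r<|k|$ are those up to some $r_0$. For $r=r_0$ the term is at most $12$. For $r<r_0$,
$$p|k|\ge|k|>M_{r_0}\ge M_{r+1}\ge\max J_r,$$
and $J_r$ contains the supports of $y_r$ and $y_r^*$. So the shift moves $y_r$ off $J_r$, and $y_r^*(S^{-k}y_r)=0$. In total these pairs contribute at most $13$.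

Altogether $|f(\sum_Ay_r)|\le\frac1m(12+12+24+13)\le61$.

**Step 5: the contradiction.** By Step 4, $(y_r)_{r\le n}$ is a $61$-RIS that satisfies the hypothesis of Lemma 6(ii) with $j_0=i_0$, $C=61$. Corollary 7 gives $\|\sum_{r\le n}y_r\|\le366\,n/m^2$. On the other hand $F=\frac1m\sum_ry_r^*\in D$ by (D2), and by (6) and (8)
$$\operatorname{Re}F\Big(T\sum_ry_r\Big)\ge\frac1m\Big(n\frac\varepsilon4-n^2\frac\varepsilon{8n}\Big)=\frac{n\varepsilon}{8m}.$$
Hence $\frac{n\varepsilon}{8m}\le366\|T\|\frac n{m^2}$, that is, $m_{i_0}\le2928\|T\|/\varepsilon$ for every odd $i_0$. This is false, since $m_{i_0}\to\infty$. $\square$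

**Corollary 11.** Let $T,\varepsilon,U$ be as in Proposition 10. Every infinite-dimensional closed subspace $Y\subset X$ contains $y\ne0$ with $\|(T-U)y\|\le4\varepsilon\|y\|$.

*Proof.* The space $Y\cap\ker s$ is infinite-dimensional, so it contains unit vectors vanishing on any given finite set of coordinates. Choose inductively $y_i\in Y\cap\ker s$ with $\|y_i\|=1$ vanishing on the coordinates up to $\max\operatorname{supp}z_{i-1}$, and $z_i=P_Ny_i-s(P_Ny_i)e_{N+1}$ with $N$ so large that $\|y_i-z_i\|\le4^{-i-1}$. The $z_i$ are finitely supported, successive, in $\ker s$, and $\|z_i\|\ge\frac{15}{16}$. By Lemma 8(iii) there are $n$-averages $x_n\in\operatorname{span}(z_i)_{i\ge n}$ with $\frac12\le\|x_n\|\le1$; so $(x_n)\in\mathcal R$. Write $x_n=\sum_{i\ge n}c_iz_i$. Restricting to $\operatorname{ran}z_i$ gives $|c_i|\le\|x_n\|/\|z_i\|\le2$. So $y_n'=\sum c_iy_i\in Y$ satisfies $\|x_n-y_n'\|\le\sum_{i\ge n}2\cdot4^{-i-1}\to0$. Hence $\limsup\|(T-U)y_n'\|\le\varepsilon$ and $\liminf\|y_n'\|\ge\frac12$. For $n$ large, $\|(T-U)y_n'\|\le\frac32\varepsilon$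 and $\|y_n'\|\ge\frac38$, and $y=y_n'$ works. $\square$

## 9. Indices of Laurent polynomials in $S$: proof of (c)

To use Corollary 11 we need subspaces on which a bad operator is small. This is a standard fact; here is the argument in our $X$.

**Lemma 12.** If $R\in L(X)$ is not upper semi-Fredholm and $\delta>0$, there is an infinite-dimensional closed subspace $Y$ with $\|R|_Y\|\le\delta$.

*Proof.* Let $X_n=[e_i]_{i>n}$. If $R$ were bounded below on some $X_n$, then $\ker R\cap X_n=\{0\}$, so $\dim\ker R\le n$, and $RX=RX_n+R[e_1,\dots,e_n]$ would be closed, being the sum of a closed and a finite-dimensional space; so $R$ would be upper semi-Fredholm. Hence we can choose inductively $0=N_0<N_1<\cdots$ and $y_i\in X_{N_{i-1}}$ with $\|y_i\|=1$, $\|Ry_i\|\le\delta2^{-i-1}$ and $\|y_i-z_i\|\le4^{-i-1}$, where $z_i=P_{N_i}y_i$. For $y=\sum_{i\le q}c_iy_i$ and $c=\max|c_i|$, bimonotonicity gives $\|\sum c_iz_i\|\ge\frac{15}{16}c$, so $\|y\|\ge\frac{15}{16}c-\frac c{12}\ge\frac c2$. Thus the $y_i$ are linearly independent, and $\|Ry\|\le c\sum\delta2^{-i-1}\le\frac{c\delta}2\le\delta\|y\|$.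 Take $Y=[y_i]$. $\square$

*Proof of (c).* Let $T\in L(X)$ be Fredholm.

**Step 1: replace $T$ by an element of $\mathcal A$ of the same index.** There are $c>0$ and a closed finite-codimensional $X_0$ with $\|Tx\|\ge c\|x\|$ on $X_0$. Take $U\in\mathcal A$ from Proposition 10 with $\varepsilon=c/16$, and put $T_\tau=T-\tau(T-U)$, $0\le\tau\le1$. Suppose some $T_\tau$ is not upper semi-Fredholm. By Lemma 12 there is an infinite-dimensional closed $Y$ with $\|T_\tau|_Y\|\le c/2$, and we may intersect it with $X_0$. For $y\in Y$,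
$$\|(T-U)y\|\ge\tau\|(T-U)y\|\ge\|Ty\|-\|T_\tau y\|\ge\tfrac c2\|y\| .$$
This contradicts Corollary 11, which gives $y\ne0$ in $Y$ with $\|(T-U)y\|\le4\varepsilon\|y\|=\frac c4\|y\|$. So $\tau\mapsto T_\tau$ is a continuous path of upper semi-Fredholm operators. By (F3) the index is constant along it. Hence $U=T_1$ has finite index; it is Fredholm with $\operatorname{ind}U=\operatorname{ind}T$.

**Step 2: reduce to an ordinary polynomial.** Write $U=\sum_{|k|\le M}b_kS^k$ and $q(z)=\sum_kb_kz^{k+M}$. Since $LS=I$, $U=L^Mq(S)$, and $q\ne0$ because $U\ne0$. As $S^ML^M=I-P_{pM}$,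
$$S^MU=q(S)-P_{pM}q(S).$$
The left side is Fredholm of index $-pM+\operatorname{ind}U$ by (F1), and $P_{pM}q(S)$ has finite rank. So $q(S)$ is Fredholm and $\operatorname{ind}U=pM+\operatorname{ind}q(S)$.

**Step 3: factor the polynomial.** If $\mathbb K=\mathbb R$, complexify $X$ with the norm $\|x+iy\|=\sup_\theta\|x\cos\theta+y\sin\theta\|$. Indices do not change, $\|S\|,\|L\|\le1$ persist, and so do $LS=I$ and $SL=I-P_p$. Factor $q(z)=b\prod(z-\alpha_i)$ with $b\ne0$. The factors $S-\alpha_i$ commute. So $\ker(S-\alpha_i)\subset\ker q(S)$ is finite-dimensional, and $\operatorname{ran}(S-\alpha_i)\supset\operatorname{ran}q(S)$ has finite codimension; by (F5) each $S-\alpha_i$ is Fredholm. It remains to find the index of $S-\alpha$ when it is Fredholm.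

* If $|\alpha|>1$, then $S-\alpha=-\alpha(I-\alpha^{-1}S)$ is invertible by the Neumann series, so its index is $0$.
* If $|\alpha|<1$, then $L(S-\alpha)=I-\alpha L$ is invertible. From $SL=I-P_p$ we get $S(I-\alpha L)=SL(S-\alpha)=(S-\alpha)-P_p(S-\alpha)$. So $S-\alpha$ is a finite-rank perturbation of $S(I-\alpha L)$, hence Fredholm of index $-p$.
* If $|\alpha|=1$, then $S-\alpha$ is not Fredholm: otherwise its index would be locally constant near $\alpha$, hence equal to both $0$ and $-p$.

Thus $\operatorname{ind}q(S)\in p\mathbb Z$, and $\operatorname{ind}T=\operatorname{ind}U=pM+\operatorname{ind}q(S)\in p\mathbb Z$. This proves (c). Together with (P2), which is (b), and Lemma 9, which is (a), the Main Theorem is proved; with $p=2$ the answer to the problem is negative. $\square$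

## 10. The higher duals of $X$

The same information decides which duals of $X$ are isomorphic.

**Theorem 13.** Let $X$ be the space constructed above for a given $p\ge1$. The set of indices of Fredholm operators on $X$ is exactly $p\mathbb Z$, and for $a,b\ge0$
$$X^{(2a)}\cong X^{(2b)}\iff p\mid a-b,\qquad X^{(2a+1)}\cong X^{(2b+1)}\iff p\mid a-b.$$
Any two even duals (resp. any two odd duals) are isomorphic to complemented subspaces of one another. In particular $X,X^{(2)},\dots,X^{(2p-2)}$ are pairwise non-isomorphic, mutually complemented in each other, and $X^{(2p)}\cong X$.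

*Proof.* $S$ has index $-p$ and $L$ has index $p$, so by (c) the index set is $p\mathbb Z$. Inductively $X^{(2a)}\cong X\oplus\mathbb K^a$. Proposition 3 with $d=1$, $g=p$ gives the statement on even duals. For mutual complementation, $X\oplus\mathbb K^a$ is complemented in $X\oplus\mathbb K^{b+pN}\cong X\oplus\mathbb K^b$ as soon as $b+pN\ge a$.

For odd duals we first show that $X=(X_*)^*$ isometrically. The set $D\subset X_*$ is norming, so $X$ embeds isometrically in $(X_*)^*$. Each $\xi\in(X_*)^*$ extends to an element of $X^{**}$, which by Lemma 9 agrees on $X_*$ with an element of $X$. Hence the adjoint of a Fredholm operator on $X_*$ is a Fredholm operator on $X$ with the opposite index, so Fredholm operators on $X_*$ have index in $p\mathbb Z$.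

Next, $L^*e_i^*=e_{i+p}^*$, while $S^*e_i^*$ is $e_{i-p}^*$ if $i>p$ and $0$ otherwise. So $L^*$ and $S^*$ map $X_*$ into itself, $S^*L^*=(LS)^*=I$, and $I-L^*S^*=(I-SL)^*=P_p^*$. Therefore $X_*=[e_1^*,\dots,e_p^*]\oplus L^*X_*\cong\mathbb K^p\oplus X_*$.

Finally $X^{(2a+1)}\cong(X\oplus\mathbb K^a)^*\cong X^*\oplus\mathbb K^a\cong X_*\oplus\mathbb K^{a+1}$. An isomorphism $X_*\oplus\mathbb K^{a+1}\to X_*\oplus\mathbb K^{b+1}$ compresses to a Fredholm operator on $X_*$ of index $b-a$, so $p\mid a-b$. Conversely, if $p\mid a-b$, then $X_*\cong X_*\oplus\mathbb K^p$ gives the isomorphism. Mutual complementation follows as for the even duals. $\square$
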